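# Specker trees of infinite rank without the axiom of choice

## 1. Iterated power-set roots: the theorems

Throughout, $B\approx C$ means that there is a bijection between $B$ and $C$, and $\mathcal P^k$ is the $k$-fold iterate of the power-set operation.

**Theorem 1.** $\mathrm{Con(ZF)}$ implies the consistency of ZF + "there is a set $X$ such that for every $k\ge 1$ there is $Z_k$ with $X\approx\mathcal P^k(Z_k)$". For such $X$, the Specker tree of $X$ has rank $\ge\omega$.

So the set $X$ is, up to bijection, a power set, and a power set of a power set, and so on for every finite number of steps. The theorem answers a question posed on the page "580- Specker trees", https://andrescaicedo.wordpress.com/2011/02/11/580-specker-trees/: is it consistent with ZF that some Specker tree has infinite rank? The answer is yes (if ZF is consistent). Here is the definition behind the question. No choice is assumed.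

**Definition.** For subsets $A,B$ of $X$ write $A\sim B$ if $|A|=|B|$, that is, $A\approx B$. The *Specker tree* of $X$ has $\sim$-classes of subsets of $X$ as nodes. Its root is $[X]$, and the immediate successors of a node $[Y]$ are the classes $[Z]$ with $Z\subseteq X$ and $\mathcal P(Z)\approx Y$.

A successor is thus a "power-set root", a solution $Z$ of $\mathcal P(Z)\approx Y$. There may be several solutions of different cardinality, so the tree may branch. Going up the tree the sets get smaller. We shall see that the tree is well-founded, so it has a rank: the rank of a node is $\sup\{\mathrm{rank}(c)+1 : c \text{ an immediate successor}\}$, the rank of the tree is the rank of its root, and we write $\mathrm{rk}(X)$ for the rank of the Specker tree of $X$.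

The consistency proof gives more than Theorem 1. In what follows a *tree* $\mathbb T$ is a nonempty set of finite sequences closed under initial segments; it is *well-founded* if it has no infinite branch. For $t\in\mathbb T$, $\mathrm{ch}(t)$ is the set of children of $t$ and $\rho(t)$ is the rank of $t$ (same recursion as above); for $s\neq\emptyset$, $s^-$ is the parent of $s$. A *ctm* is a countable transitive model.

**Theorem 2.** Let $M$ be a ctm of ZFC and $\mathbb T\in M$ a well-founded tree. There is a transitive model of ZF containing $M$, with the same ordinals, in which there are sets $X_t$ $(t\in\mathbb T)$ with $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$. Consequently, for every ordinal $\alpha\in M$ there is such a model in which every ordinal $\beta\le\alpha$ equals $\mathrm{rk}(Y)$ for some set $Y$.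

There is also a limitation, provable in ZF: a large rank forces a large Hartogs number. Here $\aleph(X)$ is the set of all ordinals that inject into $X$; it is the first ordinal that does not inject into $X$.

**Theorem 3 (ZF).** If $X$ is infinite and $\aleph(X)=\aleph_\gamma$, then $\mathrm{rk}(X)\le 3\cdot\gamma+2$. Hence if $\lambda$ is a limit ordinal and $\mathrm{rk}(X)\ge\lambda$, then $\aleph(X)\ge\aleph_\lambda$.

## 2. The rank recursion and the smallest trees

We write $B\hookrightarrow C$ for "there is an injection of $B$ into $C$" and $B\twoheadrightarrow C$ for "there is a surjection of $B$ onto $C$".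

**Finite sets.** If $|X|=n$, a successor of the root is a size $m$ with $2^m=n$. So $|X|=0$ gives rank $0$, $|X|=1$ gives rank $1$ (through $Z=\emptyset$), $|X|=2$ gives rank $2$, $|X|=4$ gives $3$, $|X|=16$ gives $4$, while $|X|=3$ gives rank $0$. All finite ranks occur, and each finite set has finite rank, because sizes strictly decrease along the tree.

**The set $\omega$.** Suppose $\mathcal P(Z)\approx\omega$. Then $Z$ is infinite, and $Z\hookrightarrow\mathcal P(Z)\approx\omega$, so $Z$ is in bijection with an infinite subset of $\omega$, hence with $\omega$. This gives $\mathcal P(\omega)\approx\omega$, against Cantor. So $\mathrm{rk}(\omega)=0$.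

**The recursion for $\mathrm{rk}$.** We want to compute ranks without mentioning the ambient set $X$. If $\mathcal P(Z)\approx Y$ then $Z\hookrightarrow Y$, by $z\mapsto\{z\}$. So for $Y\subseteq X$, each immediate successor of $[Y]$ in the tree of $X$ has a representative that is a subset of $Y$; conversely each $Z\subseteq Y$ with $\mathcal P(Z)\approx Y$ gives an immediate successor. By induction along the tree, the part of the Specker tree of $X$ above $[Y]$ is isomorphic to the Specker tree of $Y$. Therefore the rank of the node $[Y]$ is $\mathrm{rk}(Y)$, it depends only on $|Y|$, and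
$$\mathrm{rk}(Y)=\sup\{\mathrm{rk}(Z)+1:\ \mathcal P(Z)\approx Y\}.\tag{1}$$
In particular, if $X\approx\mathcal P^k(Z)$, then $k$ applications of (1) give $\mathrm{rk}(X)\ge k$. This already proves the last sentence of Theorem 1.

**Why there is a rank at all.** Sierpiński proved that $\aleph(X)\hookrightarrow\mathcal P^3(X)$. To see it, code a well-ordering of a subset $W\subseteq X$ by the set of its initial segments $\{y\in W: y\le x\}$, $x\in W$. This code is an element of $\mathcal P^2(X)$, and the well-ordering can be read off from it: $W$ is its union, and the order of $W$ is the inclusion of segments. Send an ordinal $\alpha\in\aleph(X)$ to the set of all codes of order type $\alpha$. This is a nonempty element of $\mathcal P^3(X)$, and distinct ordinals get disjoint sets. Hence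
$$\aleph(X)<\aleph(\mathcal P^3(X)).\tag{2}$$
Now let $S$ be a nonempty set of nodes of a Specker tree, and take $[Y]\in S$ with $\aleph(Y)$ least. If $[Z]\in S$ lies $k$ levels above $[Y]$, then $\mathcal P^k(Z)\approx Y$, and $k\ge3$ would give $\aleph(Z)\le\aleph(\mathcal P^{k-3}(Z))<\aleph(Y)$ by (2), against the choice of $[Y]$. So $k\le 2$, and among the nodes of $S$ at or above $[Y]$ we can take one of greatest depth: no node of $S$ lies above it. This is well-foundedness in the form that yields ordinal ranks, with no use of dependent choice.

## 3. Bounds from above: choice, and Hartogs numbers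

**With choice, the rank is finite.** Let us see what stands in the way of infinite rank. Assume AC and suppose that $\mathrm{rk}(X)\geq\omega$. Then there are nodes at every finite depth (no node at depth $k+1$ would mean rank $\le k$). So for each $k$ there is a least initial ordinal $\kappa_k$ with $\mathcal P^k(\kappa_k)\approx X$. If $\kappa_k\le\kappa_{k+1}$, then
$$\mathcal P(X)\approx\mathcal P^{k+1}(\kappa_k)\hookrightarrow\mathcal P^{k+1}(\kappa_{k+1})\approx X,$$
against Cantor. So $\kappa_{k+1}<\kappa_k$ for all $k$, an infinite descending sequence of ordinals. Choice was used to replace the sets $Z_k$ by comparable cardinals. Without it, we are looking for sets $Z_k$ with $\mathcal P^k(Z_k)\approx\mathcal P^k(\mathcal P(Z_{k+1}))$ although $Z_k\approx\mathcal P(Z_{k+1})$ fails for infinitely many $k$: if it held for all large $k$, there would be an infinite branch.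

**Proof of Theorem 3.** The purpose is to turn (2) into a bound on the rank. Work in ZF. If $X$ is infinite, every natural number injects into $X$, so $\aleph(X)$ is an infinite initial ordinal, and $\aleph(X)=\aleph_\gamma$ for some $\gamma$. We prove $\mathrm{rk}(X)\le3\cdot\gamma+2$ for all such $X$, by induction on $\gamma$.

Let $[Z]$ be a node at depth $3$ of the Specker tree of $X$, so $\mathcal P^3(Z)\approx X$. Then $Z$ is infinite, and $\aleph(Z)<\aleph(X)$ by (2), so $\aleph(Z)=\aleph_\eta$ with $\eta<\gamma$. By the induction hypothesis
$$\mathrm{rk}(Z)+1\le 3\cdot\eta+3=3\cdot(\eta+1)\le3\cdot\gamma .$$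
By (1), nodes at depth $2$ have rank $\le3\cdot\gamma$ (rank $0$ if they have no successors), so nodes at depth $1$ have rank $\le3\cdot\gamma+1$, and $\mathrm{rk}(X)\le3\cdot\gamma+2$.

Now let $\lambda$ be a limit ordinal with $\mathrm{rk}(X)\ge\lambda$. Finite sets have finite rank, so $X$ is infinite; let $\aleph(X)=\aleph_\gamma$. Suppose $\gamma<\lambda$ and write $\gamma=\mu+k$ with $\mu$ zero or a limit and $k<\omega$. Then $\mu=\omega\cdot\nu$ for some $\nu$, so $3\cdot\mu=(3\cdot\omega)\cdot\nu=\omega\cdot\nu=\mu$, and
$$3\cdot\gamma+2=\mu+3k+2<\lambda,$$
since $\mu<\lambda$ and $\lambda$ is a limit. This contradicts $\mathrm{rk}(X)\ge\lambda$. So $\gamma\ge\lambda$. $\blacksquare$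

For instance, an infinite set into which $\omega$ does not inject has $\gamma=0$ and rank at most $2$; and a set $X$ as in Theorem 1 must satisfy $\aleph(X)\ge\aleph_\omega$.

## 4. Labelling a well-founded tree by sets

The rest of the notes proves the first assertion of Theorem 2. Here we check that everything else follows from it.

**Ranks of the labels.** Suppose $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$. Then $\mathrm{rk}(X_t)\ge\rho(t)$ for all $t$: by induction $\mathrm{rk}(X_s)\ge\rho(s)$ for $s\in\mathrm{ch}(t)$, so (1) gives $\mathrm{rk}(X_t)\ge\rho(s)+1$ for all these $s$, and we take the supremum.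

**The tree for Theorem 1.** Let $\mathbb T$ consist of $\emptyset$ and, for each $k\ge1$, all sequences of length $\ell$, $1\le\ell\le k$, with first entry $k$ and all other entries $0$. So the root carries one arm of length $k$ for each $k\ge 1$. A branch that enters the $k$-th arm stops at depth $k$, so $\mathbb T$ is well-founded. Let $z_k$ be the last node of the $k$-th arm. In the model of Theorem 2, climbing down the arm gives $X_\emptyset\approx\mathcal P^k(X_{z_k})$ for every $k\ge1$, which is the statement in Theorem 1.

**From ctm's to relative consistency.** Call the statement in Theorem 1 $\varphi$, and suppose ZF refutes $\varphi$. Then some finite $\Gamma\subseteq$ ZF refutes $\varphi$. The construction below, applied to a transitive model of a sufficiently large finite part of ZFC, gives a model of $\Gamma+\varphi$. In ZFC, a ctm of any given finite part of ZFC exists, by reflection, Löwenheim–Skolem and Mostowski collapse. So ZFC would be inconsistent, and hence, by Gödel, so would ZF.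

**Every ordinal up to $\alpha$ as a rank.** Given $\alpha\in M$, let $\mathbb T$ be the tree of strictly decreasing finite sequences of ordinals $<\alpha$. A node ending in $\beta$ has rank $\beta$ and the root has rank $\alpha$, so $\mathrm{rk}(X_\emptyset)\ge\alpha$. Given $\beta\le\alpha$, let $[Y]$ be a node of the Specker tree of $X_\emptyset$ of least rank $\ge\beta$. If its rank were $>\beta$, some successor $c$ would satisfy $\mathrm{rank}(c)+1>\beta$, so $\mathrm{rank}(c)\ge\beta$, while $\mathrm{rank}(c)$ is smaller than the rank of $[Y]$: a contradiction. So $\mathrm{rk}(Y)=\beta$.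

**Trees of bounded depth are trivial.** If all nodes of $\mathbb T$ have length $\le n$, put $X_t=\mathcal P^{\,n-|t|}(\emptyset)$, where $|t|$ is the length of $t$. Then $\mathcal P(X_s)=X_t$ for $s\in\mathrm{ch}(t)$. The content of Theorem 2 is therefore in trees with nodes of every finite depth. There we cannot begin at a common bottom level.

## 5. A cycle of surjections, and three ways to get it wrong

We must produce a bijection $\mathcal P(X_s)\approx X_t$ for every edge of $\mathbb T$ at once. A model of choice will not do, by Section 3, and a generic extension of a model of ZFC is a model of ZFC. So we must begin with a model without choice and then, perhaps, force over it.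

Bijections are hard to maintain, and the first decision is to ask only for surjections. A surjection $B\twoheadrightarrow C$ induces an injection $\mathcal P(C)\hookrightarrow\mathcal P(B)$, by preimages. So if
$$\mathcal P(C_s)\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)\tag{3}$$
then $\mathcal P(C_t)$ and $\mathcal P(\mathcal P(C_s))$ inject into each other, and by Cantor–Bernstein, a theorem of ZF, they are in bijection. Thus $X_t=\mathcal P(C_t)$ satisfies $\mathcal P(X_s)\approx X_t$. It suffices to find $C_t$ with (3) along every edge.

For the right-hand surjection, let $C_t$ contain, for each child $s$, codes of all subsets of $C_s$. For the left-hand one, choose an infinite set $D_s$ with $\mathcal P(C_s)\twoheadrightarrow D_s$ and force with finite partial functions to add a generic surjection $f{\restriction}D_s:D_s\twoheadrightarrow C_t$. Three natural ways of doing this fail, each for a definite reason.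

**Taking $D_s\subseteq C_s$.** Then $C_s\twoheadrightarrow D_s\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)$, which contradicts Cantor's theorem. So $D_s$ must be visible to $\mathcal P(C_s)$ without being a surjective image of $C_s$.

**Taking as codes the old subsets of $C_s$.** Let $N$ be the ground model and suppose $C_t$ contains $\mathcal P(C_s)^N$. The forcing may add subsets of $C_s$. Indeed, let $u$ be a child of $s$ and let $D_u$ inject, in $N$, into $\mathcal P(C_u)^N$. Then $C_s$, which codes $\mathcal P(C_u)^N$, contains a copy of $D_u$. Fix $c_0\in C_s$. The set $\{d\in D_u: f(d)=c_0\}$ is not in $N$: given $y\in N$, $y\subseteq D_u$, any condition can be extended at a new point $d\in D_u$ so that $f(d)=c_0$ exactly when $d\notin y$. So $C_s$ has acquired a new subset, and $\mathcal P(C_s)^N$ does not contain it.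

**Taking as codes all names.** A subset of $C_s$ in the extension is described by a set of pairs $(p,c)$, with $p$ a condition and $c\in C_s$. So one could put all subsets of $Q\times C_s$ from $N$ into $C_t$, where $Q$ is the whole forcing. But conditions in $Q$ take values in $C_t$ on $D_s$, so $C_t\hookrightarrow Q$ (send $c$ to $\{(d,c)\}$ for a fixed $d\in D_s$), and we would have $\mathcal P(C_t)^N\hookrightarrow\mathcal P(Q\times C_s)^N\hookrightarrow C_t$ in $N$, again contradicting Cantor.

What survives is a middle way. Let $Q_s$ be the part of the forcing that lives strictly above $s$ in $\mathbb T$: functions defined on points of $D_r$ with $r\supsetneq s$. Its values lie in sets $C_{r^-}$ with $r^-\supseteq s$, so $Q_s$ can be defined before $C_t$. Let $C_t$ contain the subsets of $Q_s\times C_s$. The claim to be proved is that these few names suffice: *a subset of $C_s$ in the extension depends only on the part of the generic function strictly above $s$*. A homogeneity argument will prove it: if a condition has points outside the part above $s$, we move them away by an automorphism that fixes the element $c\in C_s$ under discussion. For this,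 $c$ must not "know" any points of $D_s$, although $D_s$ injects into $\mathcal P(C_s)$. The next section provides sets with these conflicting features: $C_s$ will contain a dense set $A_s$ of points of a linear order, and $D_s$ will be a set of cuts in it. Finitely many points of $A_s$ do not pin down any cut.

## 6. A dense order in two colours

Let $M$ be a ctm of ZFC. In $M$, let $L$ be a countable dense linear order without endpoints, partitioned as $L=A\sqcup D$ with $A$ and $D$ both dense in $L$; for example $L=\mathbb Q$, with $A$ the dyadic rationals and $D$ the other rationals. Every interval with endpoints in $L\cup\{\pm\infty\}$ contains infinitely many points of each colour.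

Every finite partial injection $L\to L$ that preserves order and colour extends to an automorphism of $(L,<,A,D)$. This is back-and-forth, carried out in $M$: enumerate $L$; to add a point $x$ to the domain, find a point of the same colour as $x$ in the interval of the range that corresponds to the position of $x$; treat the range in the same way at alternate stages.

**Fact 1.** The map $d\mapsto\{a\in A: a<d\}$ is an injection of $D$ into $\mathcal P(A)$.

Indeed, if $d<d'$ there is $a\in A$ with $d<a<d'$.

**Fact 2.** If $E\subseteq L$, $C\subseteq D\setminus E$ and $S\subseteq L$ are finite, there is an automorphism of $(L,<,A,D)$ that fixes $E$ pointwise and maps $C$ to a set disjoint from $S$.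

*Proof.* The set $E$ cuts $L\setminus E$ into finitely many open intervals. In each such interval $J$, let $c_1<\dots<c_m$ be the points of $C\cap J$, choose $c_1'<\dots<c_m'$ in $(D\cap J)\setminus S$, and map $c_i\mapsto c_i'$. Together with $\mathrm{id}_E$ this is a finite injection preserving order and colour. Extend it to an automorphism. $\square$

## 7. The permutation model and its copy in ZF

**Permutation models.** ZFA is set theory with atoms: objects that have no elements and are different from $\emptyset$. Let $\mathcal U$ be a model of ZFA + AC whose set of atoms is $\mathbb A$; its *kernel* is the class of its pure sets, built without atoms. A permutation $g$ of $\mathbb A$ acts on $\mathcal U$ by $gx=\{gy:y\in x\}$ for $x\notin\mathbb A$, and fixes pure sets. Given a group $G$ of permutations of $\mathbb A$, let $G_E$ be the pointwise stabilizer of a finite set $E$ of atoms. Since $G_E\cap G_F=G_{E\cup F}$ and $gG_Eg^{-1}=G_{gE}$, the $G_E$ generate a normal filter of subgroups. An object $x$ is symmetric if $gx=x$ for all $g\in G_E$, for some finite $E$; such an $E$ is a *support* of $x$. The permutation model $\mathcal V$ consists of the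 hereditarily symmetric objects. It is a model of ZFA, and each $g\in G$ maps $\mathcal V$ onto $\mathcal V$.

For a small example, let $\mathbb A$ be infinite and let $G$ be the group of all permutations. If $E$ supports $y\subseteq\mathbb A$ and $a,b\notin E$, the transposition of $a$ and $b$ fixes $y$, so $a\in y$ iff $b\in y$. Hence every set of atoms in $\mathcal V$ is finite or cofinite.

**Our model.** Fix $M$ and $\mathbb T$. Let $\mathcal U$ be the standard model of ZFA + AC with kernel $M$ and with set of atoms
$$\mathbb A=\bigsqcup_{s\in\mathbb T}L_s,\qquad L_s=A_s\sqcup D_s,$$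
where $L_s$ carries an order $<_s$ making it a copy of $(L,<,A,D)$. It can be built inside $M$: atoms are pairs $(0,i)$ with $i\in\mathbb T\times L$, the other objects are pairs $(1,x)$ with $x$ a set of previously constructed objects, and $u\mathrel\varepsilon(1,x)$ iff $u\in x$. We identify the kernel with $M$. Let
$$G=\prod_{s\in\mathbb T}\mathrm{Aut}(L_s,<_s,A_s,D_s),$$
and let $\mathcal V$ be the permutation model given by $G$ and finite supports. The function $s\mapsto(A_s,D_s,<_s)$ is fixed by $G$, and so it is in $\mathcal V$.

As an example of how little $\mathcal V$ sees, let $y\subseteq A_s$ have support $E$. If $a,a'\in A_s$ lie in the same interval of $L_s\setminus E$, then $\mathrm{id}_{E\cap L_s}\cup\{(a,a')\}$ extends to an automorphism of $L_s$, so $a\in y$ iff $a'\in y$. Hence $y$ is the set of points of $A_s$ in a finite union of points and intervals. The cuts $\{a\in A_s:a<d\}$ with $d\in D_s$ are among these sets.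

**Passing to ZF.** For a set $S$ let $H_0(S)=S$, $H_{\beta+1}(S)=H_\beta(S)\cup\mathcal P(H_\beta(S))$, with unions at limits. We quote the First Embedding Theorem of Jech and Sochor (T. Jech, *The Axiom of Choice*, Thm. 6.1).

**Embedding Theorem.** For every permutation model $\mathcal V\subseteq\mathcal U$ with set of atoms $\mathbb A$, where $\mathcal U\models$ ZFA + AC has kernel $M$, and every ordinal $\theta$, there is a symmetric extension $N\supseteq M$, $N\models$ ZF, and a set $\tilde{\mathbb A}\in N$ such that $H_\theta(\mathbb A)^{\mathcal V}$ is $\in$-isomorphic to $H_\theta(\tilde{\mathbb A})^N$ by a map $j$ with $j[\mathbb A]=\tilde{\mathbb A}$.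

The model $N$ is a countable transitive model with the same ordinals as $M$. The elements of a member of $H_\theta(\tilde{\mathbb A})^N\setminus\tilde{\mathbb A}$ lie in $H_\theta(\tilde{\mathbb A})^N$, so $j(x)=\{j(y):y\in x\}$ for $x\notin\mathbb A$, and by induction $j(x)=x$ for pure sets $x$.

Choose a limit ordinal $\delta\ge\omega$ with $\mathbb T\in V_\delta^M$ and apply the theorem with
$$\theta=\delta+\omega\cdot(\rho(\emptyset)+3).$$
Put $\mathfrak M=H_\theta(\tilde{\mathbb A})^N$ and write $H_\beta$ for $H_\beta(\tilde{\mathbb A})^N$. Let $G$ act on $\mathfrak M$ by $gx:=j(g\cdot j^{-1}(x))$. From now on $A_s,D_s,<_s,L_s$ denote the images under $j$, and the elements of $\tilde{\mathbb A}$ are called atoms. A finite set $E$ of atoms *supports* $x\in\mathfrak M$ if $gx=x$ for all $g\in G_E$. The action of $G$ need not be in $N$: we use it from outside, to argue about elements of $N$.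

**Properties of $\mathfrak M$.** We need the following four.

* **(P1)** Each $g\in G$ acts as an $\in$-automorphism of $\mathfrak M$, as prescribed on atoms; $gx=\{gy:y\in x\}$ for $x\in\mathfrak M\setminus\tilde{\mathbb A}$; pure sets in $V_\theta^M$ are fixed; and $g(x,y)=(gx,gy)$.
* **(P2)** Every $x\in\mathfrak M$ has a finite support.
* **(P3)** If $Z\in H_\beta\setminus\tilde{\mathbb A}$, $\beta<\theta$, and $gZ=Z$ for all $g\in G$, then every $z\in N$ with $z\subseteq Z$ is in $\mathfrak M\setminus\tilde{\mathbb A}$, and $gz\in N$, $gz\subseteq Z$ for all $g\in G$.
* **(P4)** The function $s\mapsto(A_s,D_s,<_s)$ is in $N$ and $G$-fixed, each $D_s$ is infinite, and in $N$ the map $d\mapsto\{a\in A_s: a<_sd\}$ injects $D_s$ into $\mathcal P(A_s)$.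

*Proof.* (P1) transfers through $j$ from the action on $H_\theta(\mathbb A)^{\mathcal V}$, which each $g$ maps onto itself. (P2) holds because $j^{-1}(x)\in\mathcal V$ is symmetric.

For (P3), we have $z\subseteq Z\subseteq H_\beta$, so $z\in H_{\beta+1}\subseteq\mathfrak M$, as $\theta$ is a limit. We must exclude that $z$ is one of the sets that play the role of atoms. No $\tilde a\in\tilde{\mathbb A}$ is a subset of $\mathfrak M$: no element of $\mathfrak M$ is an element of $\tilde a$, since $j$ is an $\in$-isomorphism and atoms have no elements, so $\tilde a\subseteq\mathfrak M$ would mean $\tilde a=\emptyset=j(\emptyset)$, which is impossible since $\emptyset\notin\mathbb A$ and $j$ is injective. So $z\notin\tilde{\mathbb A}$, and by (P1) $gz=\{gy:y\in z\}\subseteq gZ=Z$ and $gz\in\mathfrak M\subseteq N$.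

For (P4), the function lies in $H_\theta(\mathbb A)^{\mathcal V}$ (each triple is in $H_\omega$, each $s$ in $V_\delta$), and $j$ fixes each $s\in\mathbb T$. As $j$ is an isomorphism of the orders, $A_s$ is dense in $L_s$, and Fact 1 applies in $N$. $\square$

## 8. The sets $C_t$ and the forcings $Q_t$

For $t\in\mathbb T$ put $D_t^*=\bigcup_{r\supsetneq t}D_r$.

**Definition.** In $N$, define $C_t$ and $Q_t$ by recursion on $\rho(t)$:
$$C_t=(\{\emptyset\}\times A_t)\ \cup\bigcup_{s\in\mathrm{ch}(t)}\{s\}\times\mathcal P(Q_s\times C_s)^N,\tag{4}$$
and $Q_t$ is the set of all finite partial functions $q$ with $\mathrm{dom}\,q\subseteq D_t^*$ and $q(d)\in C_{r^-}$ whenever $d\in D_r$, $r\supsetneq t$.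

Since $r\supsetneq t$ implies $r^-\supseteq t$, $Q_t$ depends only on the $C_{r'}$ with $r'\supseteq t$. Thus the $Q_s$, $C_s$ for $s\in\mathrm{ch}(t)$ involve only nodes of rank $<\rho(t)$, and the recursion is legitimate. Let $D=D_\emptyset^*=\bigcup_{r\ne\emptyset}D_r$, and let $Q=Q_\emptyset$, ordered by reverse inclusion.

**Example: one edge.** Let $\mathbb T=\{\emptyset,s\}$. Then $D_s^*=\emptyset$, so $Q_s=\{\emptyset\}$ and $C_s=\{\emptyset\}\times A_s$, while $C_\emptyset=(\{\emptyset\}\times A_\emptyset)\cup(\{s\}\times\mathcal P(\{\emptyset\}\times C_s)^N)$. Up to coding, $C_s$ is $A_s$, and $C_\emptyset$ is $A_\emptyset\sqcup\mathcal P(A_s)^N$. The forcing $Q$ consists of the finite partial functions from $D_s$ to $C_\emptyset$. In this case the claim of Section 5 says that adding a generic surjection of $D_s$ onto $C_\emptyset$ adds no subset of $A_s$ at all.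

**Example: a chain of two edges.** Let $\mathbb T=\{\emptyset,s,u\}$ with $u\in\mathrm{ch}(s)$. Now $Q_s$ consists of finite partial functions from $D_u$ to $C_s$. A condition of $Q$ is finite, with values in $C_\emptyset$ at points of $D_s$ and in $C_s$ at points of $D_u$. The forcing does add subsets of $C_s$ (Section 5), and the claim is that the part on $D_u$ accounts for all of them.

**Step 1 (the sets are small enough).** *This step puts all relevant sets into $\mathfrak M$, where $G$ acts.* We show $C_t\subseteq H_{\delta+\omega(\rho(t)+1)}$ by induction. Let $s\in\mathrm{ch}(t)$ and $\beta=\delta+\omega(\rho(s)+1)$, so that $C_r\subseteq H_\beta$ for all $r\supseteq s$. A pair of elements of $H_\beta$ is in $H_{\beta+2}$, so elements of $Q_s$ are in $H_{\beta+3}$; elements of $Q_s\times C_s$ are in $H_{\beta+5}$, subsets $n$ of it in $H_{\beta+6}$, and pairs $(s,n)$ in $H_{\beta+8}$. Moreover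
$$\beta+8<\delta+\omega(\rho(s)+2)\le\delta+\omega(\rho(t)+1).$$
Also $(\emptyset,a)\in H_3$ for $a\in A_t$. This completes the induction. The same count, with $\delta+\omega(\rho(\emptyset)+1)$ in place of $\beta$, shows that all $C_t$, $Q_t$, $Q_\emptyset\times C_s$, and all subsets in $N$ of $Q_\emptyset\times C_s$, are in $\mathfrak M$, at levels below $\theta$. So (P3) applies to these sets.

**Step 2 (the sets are $G$-invariant).** *This step lets $G$ act on the conditions and on the codes.* We show by induction on $\rho(t)$ that $gC_t=C_t$ and $gQ_t=Q_t$ for all $g\in G$. If $Q_s$ and $C_s$ are $G$-fixed for $s\in\mathrm{ch}(t)$, so is $Q_s\times C_s$, and (P3), applied to $g$ and $g^{-1}$, shows that $g$ permutes $\mathcal P(Q_s\times C_s)^N$. Since $gs=s$ and $gA_t=A_t$, we get $gC_t=C_t$. Now all $C_{r'}$ with $r'\supseteq t$ are $G$-fixed. For $q\in Q_t$,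
$$gq=\{(gd,g(q(d))):d\in\mathrm{dom}\,q\}$$
is a finite function, and it is in $Q_t$, because $gD_r=D_r$ and $gC_{r^-}=C_{r^-}$. Using $g^{-1}$ as well, $gQ_t=Q_t$.

## 9. Elements of $C_t$ do not need points of $D_t$

Put
$$B_t=\bigcup_{r\supseteq t}A_r\ \cup\bigcup_{r\supsetneq t}D_r,\qquad\text{so that}\qquad B_t\cap D=D_t^*.\tag{5}$$
The set $B_t$ contains all atoms at or above $t$, except those in $D_t$. The next lemma makes precise that elements of $C_t$ do not know $D_t$, nor anything that is not above $t$.

**Lemma 1.** Every $c\in C_t$ and every $p\in Q_t$ has a finite support contained in $B_t$.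

*Proof.* By induction on $\rho(t)$.

*Elements of $C_t$.* For $c=(\emptyset,a)$ with $a\in A_t$, take $\{a\}$. Let $c=(s,n)$ with $s\in\mathrm{ch}(t)$ and $n\subseteq Q_s\times C_s$. By induction every $z\in n$ has a finite support $\subseteq B_s$ (a union of supports of its two coordinates). Let $E$ be a finite support of $n$, from (P2). It may contain irrelevant atoms. Put $B_s^+=\bigcup_{r\supseteq s}L_r$, which is $\subseteq B_t$, because $r\supseteq s$ implies $r\supsetneq t$. Put $E'=E\cap B_s^+$. We show that $E'$ supports $n$, and hence $c$.

Let $g\in G_{E'}$. Let $h\in G$ agree with $g$ on the components $L_r$, $r\supseteq s$, and be the identity on all other components; $h$ exists because $G$ is a full product. Then $h\in G_E$, so $hn=n$. If $z\in n$ has the finite support $u\subseteq B_s\subseteq B_s^+$, then $h^{-1}g$ fixes $u$ pointwise, so $h^{-1}gz=z$ and $gz=hz\in hn=n$. Thus $gn\subseteq n$. The same for $g^{-1}\in G_{E'}$ gives $gn=n$.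

*Elements of $Q_t$.* Let $p\in Q_t$. Its domain is a finite subset of $D_t^*\subseteq B_t$. Each value $p(d)$, $d\in D_r$, lies in $C_{r^-}$ with $r^-\supseteq t$. By induction, or by the previous paragraph if $r^-=t$, it has a finite support $\subseteq B_{r^-}\subseteq B_t$. The union of $\mathrm{dom}\,p$ and these finitely many supports is a support of $p$. $\square$

## 10. New subsets of $C_s$ come only from above $s$

The forcing theorem holds over transitive models of ZF. Let $\mathcal H\subseteq Q$ be $N$-generic, which exists because $N$ is countable, and put $f=\bigcup\mathcal H$. Then $N[\mathcal H]\models$ ZF. We first collect the routine facts on $f$.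

Each $D_r$ is infinite, each $C_{r^-}$ is nonempty, and conditions are finite. So a condition can be extended to have any given $d\in D$ in its domain, and to take any given value $c\in C_{r^-}$ at some new point of $D_r$. By density, $f$ is a total function on $D$, and
$$f{\restriction}D_r:D_r\to C_{r^-}\ \text{ is onto, for every } r\ne\emptyset.\tag{6}$$
Also, every finite subset of $f$ belongs to $\mathcal H$: it is contained in a common extension, in $\mathcal H$, of finitely many elements of $\mathcal H$, and $\mathcal H$ is closed under weakening.

For $n\subseteq Q_s\times C_s$ define the decoded set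
$$n^f=\{c\in C_s:\ \exists p\in Q_s\ (p\subseteq f\wedge(p,c)\in n)\}.\tag{7}$$

**Lemma 2.** Let $s\in\mathbb T$, $s\ne\emptyset$. Every $x\in N[\mathcal H]$ with $x\subseteq C_s$ equals $n^f$ for some $n\in N$, $n\subseteq Q_s\times C_s$.

*Proof.* Let $x=\dot x^{\mathcal H}$ and let $q_0\in\mathcal H$ force $\dot x\subseteq\check C_s$.

**Step 1 (a symmetric description of $\dot x$).** *We replace the name, on which $G$ need not act, by a set in $\mathfrak M$.* Let
$$n_0=\{(p,c)\in Q\times C_s:\ p\Vdash\check c\in\dot x\}.$$
It is in $N$ by definability of forcing, so $n_0\in\mathfrak M$. Let $E_0$ be a finite support of $n_0$.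

**Step 2 (extending a given condition to a symmetric one).** *We want conditions that are fixed by a stabilizer $G_E$ and have all points of $E\cap D$ in their domain, so that the remaining points of any extension can be moved.* Let $q_1\le q_0$ be arbitrary. Let $E\supseteq E_0\cup\mathrm{dom}\,q_1$ be a finite set of atoms containing a support of each value of $q_1$. Put
$$q=q_1\cup\{(d,(r,\emptyset)):\ r\ne\emptyset,\ d\in(D_r\cap E)\setminus\mathrm{dom}\,q_1\}.$$
By (4), $(r,\emptyset)\in C_{r^-}$, since $\emptyset\subseteq Q_r\times C_r$; and $(r,\emptyset)$ is a pure set, so it is fixed by $G$. Thus $q\in Q$, $q\le q_1$, $\mathrm{dom}\,q=D\cap E$, and $gq=q$ for all $g\in G_E$.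

**Step 3 (removing what lies outside $D_s^*$).** *We show that, below $q$, only the part of a condition on $D_s^*$ matters for membership in $\dot x$.*

**Claim.** If $p\le q$, $c\in C_s$ and $p\Vdash\check c\in\dot x$, then $q\cup(p{\restriction}D_s^*)\Vdash\check c\in\dot x$.

Note that $q\cup(p{\restriction}D_s^*)\subseteq p$ is a condition, and that $p{\restriction}D_s^*\in Q_s$. Suppose the Claim fails. Then there is $p'\in Q$ with $p'\supseteq q\cup(p{\restriction}D_s^*)$ and $p'\Vdash\check c\notin\dot x$. By Lemma 1, let $u,v\subseteq B_s$ be finite supports of $c$ and of $p{\restriction}D_s^*$, and put $E^*=E\cup u\cup v$. By (5), $B_s\cap D=D_s^*$, so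
$$E^*\cap D\subseteq(E\cap D)\cup D_s^*=\mathrm{dom}\,q\cup D_s^*.$$
Here Lemma 1 does its work: the supports $u$ and $v$ contribute no points of $D$ outside $D_s^*$. Hence
$$K:=\mathrm{dom}\,p\setminus(\mathrm{dom}\,q\cup D_s^*)$$
is a finite subset of $D$ disjoint from $E^*$. In each of the finitely many components $L_r$ that meet $K$, apply Fact 2 to the sets $E^*\cap L_r$, $K\cap D_r$ and $\mathrm{dom}\,p'\cap L_r$; take the identity on all other components. This gives $\sigma\in G_{E^*}$ with $\sigma[K]\cap\mathrm{dom}\,p'=\emptyset$.

Since $p=q\cup(p{\restriction}D_s^*)\cup(p{\restriction}K)$ and $\sigma$ fixes $q$ (as $E\subseteq E^*$) and $p{\restriction}D_s^*$ (as $v\subseteq E^*$),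
$$\sigma p=q\cup(p{\restriction}D_s^*)\cup\sigma(p{\restriction}K),$$
and $\sigma p\in Q$ by the invariance of $Q$. The first two parts are contained in $p'$. The third has domain $\sigma[K]$, which is disjoint from $\mathrm{dom}\,p'$. So $\sigma p\cup p'$ is a condition, and $\sigma p$ and $p'$ are compatible.

On the other hand $(p,c)\in n_0$, $\sigma c=c$ (as $u\subseteq E^*$) and $\sigma n_0=n_0$ (as $E_0\subseteq E^*$). So $(\sigma p,c)=\sigma(p,c)\in\sigma n_0=n_0$, that is, $\sigma p\Vdash\check c\in\dot x$. Together with $p'\Vdash\check c\notin\dot x$ this contradicts compatibility, and the Claim is proved. Note that $\sigma$ itself need not be in $N$; we only used that the pair $(\sigma p,c)$ is an element of $n_0$.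

**Step 4 (choosing $q$ in the generic filter and defining $n$).** *We now get a single code in $N$.* Consider the set of conditions $q\le q_0$ with the property stated in the Claim, that is,
$$\{q\le q_0:\ \text{for all }p\le q\text{ and }c\in C_s,\ (p,c)\in n_0\text{ implies }(q\cup(p{\restriction}D_s^*),c)\in n_0\}.$$
It is in $N$, and by Steps 2 and 3 it is dense below $q_0$. Fix such a $q\in\mathcal H$. In $N$ let
$$n=\{(p{\restriction}D_s^*,c):\ p\le q,\ (p,c)\in n_0\}\subseteq Q_s\times C_s.$$

**Step 5 ($x=n^f$).** *It remains to check both inclusions.* If $c\in x$, some $p\in\mathcal H$ with $p\le q$ forces $\check c\in\dot x$. Then $(p{\restriction}D_s^*,c)\in n$ and $p{\restriction}D_s^*\subseteq f$, so $c\in n^f$. Conversely, if $c\in n^f$, there is $p\le q$ with $p\Vdash\check c\in\dot x$ and $p{\restriction}D_s^*\subseteq f$. (This $p$ need not be in $\mathcal H$.) Then $q\cup(p{\restriction}D_s^*)$ is a finite subset of $f$, so it is in $\mathcal H$; by the property of $q$ it forces $\check c\in\dot x$. So $c\in x$. $\square$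

## 11. $\mathcal P(\mathcal P(C_s))\approx\mathcal P(C_t)$ along every edge

We finish the proof of Theorem 2. Work in $N[\mathcal H]$, with $\mathcal P$ computed there, and let $s\in\mathrm{ch}(t)$.

**Step 1 ($\mathcal P(C_s)\twoheadrightarrow D_s$).** *Here the cuts are used.* By (P4), $D_s\hookrightarrow\mathcal P(A_s)$, and $\mathcal P(A_s)\hookrightarrow\mathcal P(C_s)$ because $a\mapsto(\emptyset,a)$ injects $A_s$ into $C_s$. As $D_s\ne\emptyset$, inverting the injection on its range, and sending everything else to a fixed point of $D_s$, gives the surjection.

**Step 2 ($D_s\twoheadrightarrow C_t$).** *Here the generic function is used.* This is (6) with $r=s$, since $s^-=t$.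

**Step 3 ($C_t\twoheadrightarrow\mathcal P(C_s)$).** *Here the codes are used.* Map $(s,n)\mapsto n^f$ for this $s$, and all other elements of $C_t$ to $\emptyset$. By (4), $(s,n)\in C_t$ for every $n\in\mathcal P(Q_s\times C_s)^N$, so the map is onto by Lemma 2.

**Step 4 (the bijections).** *We assemble (3).* Steps 1 to 3 give $\mathcal P(C_s)\twoheadrightarrow C_t\twoheadrightarrow\mathcal P(C_s)$. Taking preimages, $\mathcal P(C_t)\hookrightarrow\mathcal P(\mathcal P(C_s))$ and $\mathcal P(\mathcal P(C_s))\hookrightarrow\mathcal P(C_t)$. By Cantor–Bernstein, $\mathcal P(\mathcal P(C_s))\approx\mathcal P(C_t)$. Put $X_t=\mathcal P(C_t)$ for $t\in\mathbb T$. Then $\mathcal P(X_s)\approx X_t$ whenever $s\in\mathrm{ch}(t)$.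

The model $N[\mathcal H]\supseteq N\supseteq M$ is a transitive model of ZF with the same ordinals as $M$. This proves the first assertion of Theorem 2; with Section 4, it proves the second assertion and Theorem 1. $\blacksquare$
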